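\title{Prime ideals with many generators and a question of Shimoda}

\begin{abstract}
A Noetherian local ring is a Shimoda ring if the minimal number of generators of every non-maximal prime ideal equals its height. We prove that every Shimoda ring has dimension at most two. More strongly, in a Noetherian local ring of dimension at least three the non-maximal prime ideals need arbitrarily many generators; together with a theorem of Sally, this characterizes the rings of dimension at most two. There is no assumption on the characteristic, the residue field or excellence. The primes are contractions of determinantal primes, $\pi$-adically close to $(X,Y)^r$, of a complete regular local ring with parameters $\pi,X,Y$.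
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $(R,\mathfrak m)$ be a Noetherian local ring. For an ideal $I$ of $R$ let $\mu(I)$ be its minimal number of generators, and for a prime $\mathfrak p$ let $\operatorname{ht}\mathfrak p$ be its height. Bounds on $\mu$ detect small dimension, by two known results that form the background of the question treated here \cite{SQ}. First, $\dim R\le 1$ if and only if $\mu(I)$ is bounded as $I$ runs over all ideals of $R$. Second, Sally showed that $\dim R\le 2$ if and only if $\mu(I)$ is bounded as $I$ runs over the ideals with $\mathfrak m\notin\operatorname{Ass}_R(R/I)$, that is, the ideals of which $\mathfrak m$ is not an associated prime. Since $\operatorname{Ass}_R(R/\mathfrak p)=\{\mathfrak p\}$ for a prime $\mathfrak p$, the primes $\mathfrak p\ne\mathfrak m$ belong to this class, so their numbers of generators are bounded when $\dim R\le 2$. One may ask what the primes alone can detect. By Krull's height theorem $\mu(\mathfrak p)\ge\operatorname{ht}\mathfrak p$, and the extreme case is equality throughout.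

\begin{definition}\label{def:shimoda}
The ring $R$ is a \emph{Shimoda ring} if $\mu(\mathfrak p)=\operatorname{ht}\mathfrak p$ for every prime ideal $\mathfrak p\ne\mathfrak m$ of $R$.
\end{definition}

In dimension $0$ the condition is empty. In positive dimension a minimal prime differs from $\mathfrak m$ and must be generated by no element, so $R$ is a domain; in dimension $1$ nothing more is required. In dimension $2$ the condition says that $R$ is a domain whose height-one primes are principal, that is, a unique factorization domain. In particular two-dimensional regular local rings are Shimoda rings. In dimension $3$ the power series ring $k[[\pi,X,Y]]$ already fails, because the prime ideal of the curve $(t^3,t^4,t^5)$ has height $2$ and needs three generators (Example~\ref{ex:r2}). This suggests a positive answer to the following question of Shimoda, which \cite{SQ} reports as open and difficult in general.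

\medskip
\noindent\emph{If $R$ is a Shimoda ring, is $\dim R\le 2$?}
\medskip

The answer is yes, and it follows from a stronger statement.

\begin{theorem}\label{thm:main}
Let $(R,\mathfrak m)$ be a Noetherian local ring with $\dim R\ge 3$. Then for every $r\in\mathbb N$ there is a prime $\mathfrak p\ne\mathfrak m$ of $R$ with $\mu(\mathfrak p)>r$.
\end{theorem}

\begin{corollary}\label{cor:shimoda}
If $R$ is a Shimoda ring, then $\dim R\le 2$.
\end{corollary}

\begin{proof}
For every prime $\mathfrak p\ne\mathfrak m$ we have $\mu(\mathfrak p)=\operatorname{ht}\mathfrak p\le\dim R-1$. So $\mu$ is bounded on the non-maximal primes, and Theorem~\ref{thm:main} excludes $\dim R\ge3$.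
\end{proof}

The bound $2$ is attained, as we saw, and the Shimoda rings are exactly the Artinian local rings, the one-dimensional Noetherian local domains and the two-dimensional Noetherian local unique factorization domains.

\begin{corollary}\label{cor:bounded}
For a Noetherian local ring $(R,\mathfrak m)$, we have $\dim R\le 2$ if and only if there is $n$ with $\mu(\mathfrak p)\le n$ for all primes $\mathfrak p\ne\mathfrak m$.
\end{corollary}

\begin{proof}
``Only if'' is the consequence of Sally's theorem noted above, and ``if'' is Theorem~\ref{thm:main}.
\end{proof}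

This is the only place where Sally's theorem is used.

\subsection*{The method}
In a regular local ring $W$ with parameters $\pi,X,Y$, the ideal $(X,Y)^r$ needs $r+1$ generators. It is the ideal of maximal minors of an $r\times(r+1)$ matrix. We add to this matrix a multiple of a high power $\pi^\alpha$, chosen so that the ideal $I$ of maximal minors becomes prime. To use this for an arbitrary ring $R$, we map $R$ to such a ring $W$, complete, and take for $\mathfrak p$ the contraction of $I$. Three difficulties arise.

First, contraction can destroy generators: the prime $(y-e^x+1)$ of $\mathbb Q[[x,y]]$ contracts to $0$ in $\mathbb Q[x,y]_{(x,y)}$, because $e^x$ is transcendental over $\mathbb Q(x)$. We therefore arrange that a fixed multiple $\pi^\kappa M$ of the matrix $M$ defining $I$ comes from $R$. Then $\mathfrak pW$ lies between $\pi^{\kappa r}I$ and $I$, and Section~\ref{sec:band} shows that every ideal in this range needs $r+1$ generators as soon as $\alpha>\kappa r$.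

Second, elements of $R$ only approximate the entries that we want. So the primality of $I$ must survive small changes of the entries. In Sections~\ref{sec:prime}--\ref{sec:stable} it is deduced from a ramification index, which is determined modulo a fixed power of $\pi$.

Third, $R$ is not regular, and we need a ring $W$ in which $\pi^\kappa X$ and $\pi^\kappa Y$ are approximated by elements of $R$ for a $\kappa$ that does not depend on $\alpha$. Section~\ref{sec:W} constructs $W$ by blowing up along a curve in a three-dimensional quotient of the completion of $R$. Section~\ref{sec:proof} assembles the proof.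

\subsection*{Conventions and standard facts}
Rings are commutative with $1$, and $\ell$ denotes length. The valuation $v$ of a discrete valuation ring (DVR) takes the value $1$ on a uniformizer, and $v(0)=\infty$. A Noetherian local ring is \emph{regular} if its maximal ideal is generated by $\dim$-many elements, which are then called \emph{regular parameters}. A regular local ring $W$ is a normal domain, it has depth $\dim W$ and satisfies $\operatorname{ht}\mathfrak q+\dim W/\mathfrak q=\dim W$ for all primes $\mathfrak q$; its quotient by some of the regular parameters is regular; its associated graded ring is a polynomial ring over the residue field; and its completion is regular with the same parameters. We also use the following facts about a complete Noetherian local domain $D$; the finiteness in the first and the openness in the second hold because complete Noetherian local rings are excellent.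
\begin{itemize}
\item[(C1)] The normalization of $D$ is a finite $D$-module and a local ring, so its maximal ideal lies over that of $D$. If $\dim D=1$, it is a complete DVR.
\item[(C2)] The set of primes $P$ with $D_P$ regular is open in $\operatorname{Spec}D$.
\item[(C3)] $\operatorname{ht}P+\dim D/P=\dim D$ for every prime $P$ of $D$.
\end{itemize}

It suffices to prove Theorem~\ref{thm:main} for large $r$. Throughout, $r\ge2$ is fixed and
\[
n=\frac{r(r+1)}2\ge 3,
\]
the number of monomials $X^iY^j$ with $i+j<r$.

\section{Deformations of $(X,Y)^r$}\label{sec:band}

For an $r\times(r+1)$ matrix $M$, with rows numbered $0,\dots,r-1$ and columns $0,\dots,r$, let $\Delta_j(M)$ be $(-1)^j$ times the minor that omits column $j$, and let $I_r(M)$ be the ideal generated by $\Delta_0(M),\dots,\Delta_r(M)$. Placing a copy of a row of $M$ on top of $M$ and expanding the vanishing determinant along that row gives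
\begin{equation}\label{eq:laplace}
M\cdot(\Delta_0(M),\dots,\Delta_r(M))^T=0 .
\end{equation}
For elements $X,Y$ of a ring let
\[
\operatorname{Band}(X,Y)=\begin{pmatrix} X&-Y&&\\ &\ddots&\ddots&\\ &&X&-Y\end{pmatrix}
\]
be the $r\times(r+1)$ matrix whose row $i$ has $X$ in column $i$, $-Y$ in column $i+1$, and zeros elsewhere. Its rows are the relations $X\cdot X^iY^{r-i}-Y\cdot X^{i+1}Y^{r-i-1}=0$ among the generators of $(X,Y)^r$.

\begin{lemma}\label{lem:minors}
We have $\Delta_j(\operatorname{Band}(X,Y))=(-1)^rX^jY^{r-j}$, so $I_r(\operatorname{Band}(X,Y))=(X,Y)^r$. For every $r\times(r+1)$ matrix $N$,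
\begin{equation}\label{eq:top}
\Delta_j(\operatorname{Band}(X,Y)+N)=(-1)^rX^jY^{r-j}+\sum_{k+l<r}w_{kl}X^kY^l,
\end{equation}
where the $w_{kl}$ are polynomials with integer coefficients in the entries of $N$.
\end{lemma}

\begin{proof}
Deleting column $j$ from the band matrix leaves a block diagonal matrix. The block on rows $0,\dots,j-1$ is upper triangular with diagonal entries $X$, and the block on rows $j,\dots,r-1$ is lower triangular with diagonal entries $-Y$. The determinant is $X^j(-Y)^{r-j}$, and $(-1)^j(-1)^{r-j}=(-1)^r$. For \eqref{eq:top}, treat $X$, $Y$ and the entries of $N$ as indeterminates over $\mathbb Z$. The minor is a signed sum of products of $r$ entries. The terms of degree $r$ in $X,Y$ involve no entry of $N$ and add up to the minor of the band matrix; the others have degree less than $r$.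
\end{proof}

The next lemma is the part of the Hilbert--Burch theorem that we need. Over a normal domain it has a short proof.

\begin{lemma}\label{lem:HB}
Let $W$ be a normal Noetherian domain and $M$ an $r\times(r+1)$ matrix over $W$ such that $I=I_r(M)$ lies in no prime of height at most $1$. Then the sequence of row vectors
\begin{equation}\label{eq:HB}
0\longrightarrow W^r\xrightarrow{\;a\,\mapsto\, aM\;}W^{r+1}\xrightarrow{\;w\,\mapsto\,\sum_j w_j\Delta_j(M)\;}I\longrightarrow0
\end{equation}
is exact.
\end{lemma}

\begin{proof}
Let $L$ be the fraction field of $W$ and $\Delta_j=\Delta_j(M)$. Some $\Delta_j$ is nonzero, so the $r$ rows of $M$ are linearly independent over $L$. By \eqref{eq:laplace} they lie in the hyperplane $\sum_jw_j\Delta_j=0$ of $L^{r+1}$, so they form a basis of it. Thus a vector $w\in W^{r+1}$ with $\sum_jw_j\Delta_j=0$ equals $aM$ for some $a\in L^r$. Deleting column $j$ from this equation and multiplying by the adjugate matrix gives $\Delta_ja\in W^r$ for every $j$. For each height-one prime $\mathfrak q$ some $\Delta_j$ lies outside $\mathfrak q$, so $a\in W_{\mathfrak q}^r$. A normal Noetherian domain is the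 intersection of its localizations at height-one primes, so $a\in W^r$.
\end{proof}

The following properties hold for every perturbation of the band matrix by a multiple of $\pi^\alpha$. Part (b) is the answer to the first difficulty.

\begin{proposition}\label{prop:deform}
Let $W$ be a regular local ring of dimension $3$ with regular parameters $\pi,X,Y$. Let $\alpha\ge1$, let $N$ be an $r\times(r+1)$ matrix with entries in $\pi^\alpha W$, and put $I=I_r(\operatorname{Band}(X,Y)+N)$.
\begin{itemize}
\item[(a)] $\ell(W/(I+\pi W))=n$, $\dim W/I=1$, and $\pi$ is a nonzerodivisor on $W/I$.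
\item[(b)] If $J$ is an ideal with $\pi^mI\subset J\subset I$ for some $0\le m<\alpha$, then $\mu(J)\ge r+1$.
\end{itemize}
\end{proposition}

\begin{proof}
Put $M=\operatorname{Band}(X,Y)+N$.

(a) Modulo $\pi$ the matrix $M$ is the band matrix, so $I+\pi W=(X,Y)^r+\pi W$. The ring $W/\pi W$ is regular of dimension $2$ with parameters $X,Y$, and its associated graded ring is a polynomial ring in two variables. Hence $\ell(W/(I+\pi W))=1+2+\dots+r=n$. Factoring out one element of the maximal ideal lowers the dimension by at most $1$, so $\dim W/I\le1$. A prime $\mathfrak q$ of height at most $1$ has $\dim W/\mathfrak q\ge2$ and cannot contain $I$. Thus \eqref{eq:HB} is exact, and $W/I$ has projective dimension at most $2$. The Auslander--Buchsbaum formula, $\operatorname{pd}+\operatorname{depth}=\operatorname{depth}W$ for nonzero finitely generated modules of finite projective dimension, gives $\operatorname{depth}W/I\ge1$. Since depth is at most dimension, $\dim W/I=1$, and $\mathfrak m_W$ is not an associated prime of $W/I$. The only prime containing $I+\pi W$ is $\mathfrak m_W$, so $\pi$ lies in no associated prime of $W/I$.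

(b) Let $V'=W/(X,Y)W$, a DVR with uniformizer $\pi$. All entries of $M$ lie in $\mathfrak a=(X,Y,\pi^\alpha)W$. Tensoring \eqref{eq:HB} with $W/\mathfrak a=V'/\pi^\alpha V'$ kills the first map, so
\[
I/\mathfrak aI\cong(V'/\pi^\alpha V')^{r+1}.
\]
Suppose that $J$ is generated by $r$ elements. Then $Z=I/(J+\mathfrak aI)$ is the quotient of $V'^{\,r+1}$ by $\pi^\alpha V'^{\,r+1}$ and by $r$ further elements. The quotient of $V'^{\,r+1}$ by these $r$ elements is a finitely generated module of rank at least $1$ over a DVR, so it has a free summand and surjects onto $V'$. Hence $Z$ surjects onto $V'/\pi^\alpha V'$. But $\pi^m$ kills $I/J$, hence $Z$, hence $V'/\pi^\alpha V'$, and this contradicts $m<\alpha$.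
\end{proof}

\section{Primality from ramification, and the case $r=2$}\label{sec:prime}

By Proposition~\ref{prop:deform}(a), the ideal $I$ defines a curve that meets the surface $\pi=0$ with multiplicity $n$. The components of the curve share this number, each counted with its multiplicity. If $\pi$ vanishes to order $n$ on a single component, there is no room for anything else.

\begin{lemma}\label{lem:criterion}
Let $W$ be a complete Noetherian local ring, $I$ an ideal with $\dim W/I=1$, and $\pi\in\mathfrak m_W$ a nonzerodivisor on $W/I$. Let $\mathfrak Q$ be a minimal prime of $I$. Then the normalization $O$ of $W/\mathfrak Q$ is a DVR in which $\pi$ is a nonzero nonunit. If $v(\pi)\ge\ell(W/(I+\pi W))$ for the valuation $v$ of $O$, then $I=\mathfrak Q$.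
\end{lemma}

\begin{proof}
The associated primes of $W/I$ do not contain $\pi$, so they differ from $\mathfrak m_W$. Since $\dim W/I=1$, they are exactly the minimal primes $\mathfrak Q'$ of $I$, and $\dim W/\mathfrak Q'=1$. The first assertion, for each $\mathfrak Q'$, follows from (C1).

Let $L$ be a finitely generated $W/I$-module. The kernel and cokernel of $\pi$ on $L$ are supported on the primes containing $I+\pi W$, that is, at most at $\mathfrak m_W$, so they have finite length. Put $\chi(L)=\ell(L/\pi L)-\ell(0:_L\pi)$. By the snake lemma $\chi$ is additive on short exact sequences, and the exact sequence $0\to(0:_L\pi)\to L\to L\to L/\pi L\to0$ shows that $\chi(L)=0$ if $L$ has finite length.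

Filter $W/I$ by submodules with quotients $W/\mathfrak q$, $\mathfrak q$ prime. Each $\mathfrak q$ contains $I$, so it is $\mathfrak m_W$ or a minimal prime $\mathfrak Q'$ of $I$, and localizing shows that $\mathfrak Q'$ occurs $\ell(W_{\mathfrak Q'}/IW_{\mathfrak Q'})\ge1$ times. Therefore
\begin{equation}\label{eq:additive}
\ell(W/(I+\pi W))=\chi(W/I)=\sum_{\mathfrak Q'}\ell(W_{\mathfrak Q'}/IW_{\mathfrak Q'})\,\chi(W/\mathfrak Q').
\end{equation}
Let $O'$ be the normalization of $W/\mathfrak Q'$, with valuation $v'$. The module $O'/(W/\mathfrak Q')$ is finitely generated and torsion over a one-dimensional local domain, so it has finite length. Hence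
\[
\chi(W/\mathfrak Q')=\chi(O')=\ell_W(O'/\pi O')\ge\ell_{O'}(O'/\pi O')=v'(\pi)\ge1 .
\]
If $v(\pi)\ge\ell(W/(I+\pi W))$, then \eqref{eq:additive} forces $\mathfrak Q$ to be the only minimal prime and $W_{\mathfrak Q}/IW_{\mathfrak Q}$ to have length $1$, that is, to be a field. As $\mathfrak Q$ is the only associated prime, $W/I$ embeds in this field. So $I$ is prime, and $I=\mathfrak Q$.
\end{proof}

\begin{example}\label{ex:r2}
Let $r=2$, so $n=3$, and let $W$ be a complete regular local ring with regular parameters $\pi,X,Y$. For $\alpha\ge1$ put
\[
N^*=\begin{pmatrix}0&0&\pi\\-1&0&0\end{pmatrix},\qquad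
M=\operatorname{Band}(X,Y)+\pi^\alpha N^*=\begin{pmatrix}X&-Y&\pi^{\alpha+1}\\-\pi^\alpha&X&-Y\end{pmatrix}.
\]
The ideal $I=I_2(M)$ is generated by
\[
\Delta_0=Y^2-\pi^{\alpha+1}X,\qquad\Delta_1=XY-\pi^{2\alpha+1},\qquad\Delta_2=X^2-\pi^\alpha Y .
\]
Let $\mathfrak Q$, $O$, $v$ be as in Lemma~\ref{lem:criterion}, and put $X_0=X/\pi^\alpha$, $Y_0=Y/\pi^\alpha$ in the fraction field of $O$. Dividing $\Delta_2=\Delta_1=0$ by $\pi^{2\alpha}$ gives $X_0^2=Y_0$ and $X_0Y_0=\pi$. Hence $X_0^3=\pi$ and $v(\pi)=3v(X_0)\ge3$. So $I$ is prime; it has height $2$, and $\mu(I)=3$ by Proposition~\ref{prop:deform}(b) with $m=0$. For $W=k[[\pi,X,Y]]$ the kernel of the map to $k[[t]]$ given by $(\pi,X,Y)\mapsto(t^3,t^{3\alpha+1},t^{3\alpha+2})$ is a non-maximal prime containing $I$, so it equals $I$; the case $\alpha=1$ is the curve $(t^3,t^4,t^5)$.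

Two features of the general proof are visible here. The condition $m<\alpha$ in Proposition~\ref{prop:deform}(b) cannot be relaxed: the second row of $M$ gives $\pi^\alpha\Delta_0=X\Delta_1-Y\Delta_2$, so the two-generated ideal $(\Delta_1,\Delta_2)$ contains $\pi^\alpha I$. And the proof of primality is stable. Let $\alpha\ge2$ and replace $N^*$ by any matrix $N\equiv N^*$ modulo $(X,Y,\pi^2)W$. One still has $X_0,Y_0\in O$, as shown in the proof of Proposition~\ref{prop:stable}. Then $X,Y\in\pi^2O$, so $N\equiv N^*$ modulo $\pi^2O$. The two equations hold modulo $\pi^2O$ and give $X_0^3\equiv\pi\pmod{\pi^2O}$, which again forces $v(\pi)=3v(X_0)$.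
\end{example}

\section{A matrix that forces ramification}\label{sec:matrix}

In Example~\ref{ex:r2} the maximal minors of $\operatorname{Band}(X,Y)+N^*$ are the equations of the point $(\tau,\tau^2)$ with $\tau^3=\pi$. For general $r$ we want a point $(\xi,\eta)$ whose coordinates generate a totally ramified extension $F$ of degree $n$. By \eqref{eq:top}, a ring defined by such minors is spanned by the $n$ monomials of degree less than $r$, so these monomials in $\xi,\eta$ must form a basis of $F$. Powers $\xi=\tau^a$, $\eta=\tau^b$ of a root of $\tau^n=\pi$ do not always suffice. For $r=3$ the exponents $0,a,b,2a,a+b,2b$ would have to be distinct modulo $6$; then $a\ne b$ lie in $\{1,2,4,5\}$, and in $\{1,2\}$, $\{4,5\}$ one element is twice the other, in $\{1,5\}$, $\{2,4\}$ the sum is $0$, and in $\{1,4\}$, $\{2,5\}$ the doubles agree. We choose $\xi,\eta$ generically instead, and for this we use separability.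

\begin{lemma}\label{lem:points}
Let $K$ be an infinite field and $F/K$ a separable extension of degree $n$. There is an $r\times(r+1)$ matrix $\nu$ over $K$ such that, for every $\lambda\in K^\times$,
\[
K[X,Y]/I_r(\operatorname{Band}(X,Y)-\lambda\nu)\cong F\quad\text{as $K$-algebras.}
\]
\end{lemma}

\begin{proof}
\emph{Step 1: there are $\xi,\eta\in F$ such that the $n$ monomials $\xi^i\eta^j$, $i+j<r$, form a $K$-basis of $F$.} Fix a $K$-basis of $F$ and write $\xi,\eta$ in it with $2n$ indeterminate coefficients. The determinant of the coordinate vectors of the $n$ monomials is a polynomial $\Theta$ over $K$ in these indeterminates. Since $K$ is infinite, it suffices to show $\Theta\ne0$, and for this it suffices to find a nonzero value of $\Theta$ over an algebraic closure $\Omega$ of $K$. At $\Omega$-points, $\Theta$ computes the same determinant for elements $\xi,\eta$ of $F\otimes_K\Omega$, and this algebra is isomorphic to $\Omega^n$ by separability. For $\xi=(p_1,\dots,p_n)$ and $\eta=(q_1,\dots,q_n)$ the value of $\Theta$ is, up to the nonzero determinant of a change of basis, the determinant of the matrix whose row $l$ is $(p_l^iq_l^j)_{i+j<r}$.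 The vectors $(p^iq^j)_{i+j<r}$ with $(p,q)\in\Omega^2$ span $\Omega^n$, since a nonzero linear form vanishing on all of them would be a nonzero polynomial vanishing on $\Omega^2$. So $n$ of these vectors are linearly independent.

\emph{Step 2: the case $\lambda=1$.} Let $\mathfrak b$ be the kernel of the surjection $K[X,Y]\to F$, $X\mapsto\xi$, $Y\mapsto\eta$. It is a maximal ideal, so it has height $2$. By Step 1 it contains no nonzero polynomial of degree less than $r$, and for $0\le i\le r$ it contains a polynomial $\Gamma_i=X^iY^{r-i}-L_i$ with $\deg L_i<r$. A monomial of degree $m\ge r$ is a multiple of some $X^iY^{r-i}$, so it is congruent modulo $\Gamma_i$ to a polynomial of degree less than $m$. By induction every polynomial is congruent modulo $(\Gamma_0,\dots,\Gamma_r)$ to one of degree less than $r$, and therefore the $\Gamma_i$ generate $\mathfrak b$. They have no common nonconstant factor, since otherwise $\mathfrak b$ would lie in a proper principal ideal and have height at most $1$.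

For $0\le i\le r-1$ the terms of degree $r+1$ cancel in $X\Gamma_i-Y\Gamma_{i+1}$, so this element of $\mathfrak b$ has degree at most $r$. The top forms of the $\Gamma_j$ are a basis of the forms of degree $r$. Hence there are $\nu_{ij}\in K$ such that $X\Gamma_i-Y\Gamma_{i+1}-\sum_j\nu_{ij}\Gamma_j$ has degree less than $r$; it lies in $\mathfrak b$, so it is zero. Thus $M\Gamma=0$ for $M=\operatorname{Band}(X,Y)-\nu$ and $\Gamma=(\Gamma_0,\dots,\Gamma_r)^T$. By \eqref{eq:top} the minor $\Delta_j(M)$ has top form $(-1)^rX^jY^{r-j}$. So $M$ has rank $r$ over $K(X,Y)$, its kernel is one-dimensional, and by \eqref{eq:laplace} there is $\gamma\in K(X,Y)$ with $\Delta_j(M)=\gamma\Gamma_j$ for all $j$. The denominator of $\gamma$ in lowest terms divides every $\Gamma_j$, so $\gamma$ is a polynomial, and comparing top forms gives $\gamma=(-1)^r$. Hence $I_r(M)=\mathfrak b$.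

\emph{Step 3: scaling.} We have $\operatorname{Band}(X,Y)-\lambda\nu=\lambda\bigl(\operatorname{Band}(X/\lambda,Y/\lambda)-\nu\bigr)$. So $I_r(\operatorname{Band}(X,Y)-\lambda\nu)$ is the image of $\mathfrak b$ under the $K$-automorphism $X\mapsto X/\lambda$, $Y\mapsto Y/\lambda$ of $K[X,Y]$.
\end{proof}

We now take for $K$ the fraction field of a DVR and for $F$ an Eisenstein extension. An exact zero of the minors generates $F$. What we need is that an approximate zero already forces the ramification, and clearing denominators in one polynomial identity tells us how good the approximation must be. The integer $\sigma$ in the statement will later ensure that the entries of $N^*$ can be approximated from $R$.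

\begin{proposition}\label{prop:matrix}
Let $V$ be a DVR with uniformizer $\pi$, and let $\sigma\ge0$. There are an $r\times(r+1)$ matrix $N^*$ with entries in $\pi^\sigma V$ and an integer $c\ge1$ with the following property. Let $O$ be a DVR with valuation $v$, let $\varpi\in O$ be a nonzero nonunit, and let $\rho\colon V\to O/\varpi^cO$ be a ring homomorphism that sends $\pi$ to the class of $\varpi$. If there are $X_0,Y_0\in O$ such that the maximal minors of $\operatorname{Band}(X_0,Y_0)+\rho(N^*)$ vanish in $O/\varpi^cO$, then $n$ divides $v(\varpi)$.
\end{proposition}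

\begin{proof}
Let $K$ be the fraction field of $V$; it is infinite, as the powers of $\pi$ are distinct. Let
\[
h(\tau)=\tau^n-\pi\tau-\pi .
\]
Its lower coefficients lie in $\pi V$ and its constant term does not lie in $\pi^2V$, so $h$ is irreducible over $K$ by Eisenstein's criterion. The term $-\pi\tau$ makes $h$ separable in every characteristic: the derivative $n\tau^{n-1}-\pi$ has nonzero constant term, and an irreducible polynomial with nonzero derivative is separable. Apply Lemma~\ref{lem:points} to $F=K[\tau]/(h)$, let $\lambda$ be a power of $\pi$ so high that $N^*=-\lambda\nu$ has entries in $\pi^\sigma V$, and put $G_i=\Delta_i(\operatorname{Band}(X,Y)+N^*)\in V[X,Y]$. Then $K[X,Y]/(G_0,\dots,G_r)\cong F$.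

Choose $H\in K[X,Y]$ whose class in $F$ is $\tau$, and $j\ge0$ with $H'=\pi^jH\in V[X,Y]$. Put
\[
g(S)=\pi^{jn}h(S/\pi^j)=S^n-\pi^{1+j(n-1)}S-\pi^{jn+1}\in V[S].
\]
Then $g(H')=\pi^{jn}h(H)$ lies in $(G_0,\dots,G_r)K[X,Y]$. Clearing denominators, we find $e\ge0$ with
\begin{equation}\label{eq:identity}
\pi^eg(H')\in(G_0,\dots,G_r)V[X,Y].
\end{equation}
Put $c=e+jn+2$.

Let $O,\varpi,\rho,X_0,Y_0$ be as in the statement. Extend $\rho$ to $V[X,Y]\to O/\varpi^cO$ by $X\mapsto X_0$, $Y\mapsto Y_0$. This map kills every $G_i$. Let $S\in O$ be a lift of the image of $H'$. By \eqref{eq:identity},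
\[
\varpi^e\bigl(S^n-\varpi^{1+j(n-1)}S-\varpi^{jn+1}\bigr)\in\varpi^cO .
\]
Dividing by $\varpi^{e+jn}$ in the fraction field of $O$ and writing $\tau_0=S/\varpi^j$, we get
\begin{equation}\label{eq:eis}
\tau_0^n-\varpi\tau_0-\varpi\in\varpi^2O .
\end{equation}
Let $\omega=v(\varpi)\ge1$. Suppose $v(\tau_0)\le0$. Then $nv(\tau_0)\le v(\tau_0)<\omega+v(\tau_0)$ and $nv(\tau_0)\le0<\omega$, so the left side of \eqref{eq:eis} has valuation $nv(\tau_0)\le0<2\omega$, a contradiction. Hence $v(\tau_0)>0$, and \eqref{eq:eis} reads $\tau_0^n=\varpi(1+\tau_0+\varpi w)$ with $w\in O$. The second factor is a unit, so $nv(\tau_0)=\omega$.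
\end{proof}

\section{Determinantal primes that survive approximation}\label{sec:stable}

In a complete regular local ring $W$ with parameters $\pi,x,y$ we let $V=W/(x,y)W$ play the role of the ring of constants. It is a quotient of $W$ and is not given as a subring, so $V$ does not act on the normalization $O$ of a component of our curve. But the curve is very close to the curve $x=y=0$, and for this reason $V$ does act on $O/\pi^cO$. This is why Proposition~\ref{prop:matrix} asks only for a map to $O/\varpi^cO$.

\begin{proposition}\label{prop:stable}
Let $W$ be a complete regular local ring of dimension $3$ with regular parameters $\pi,x,y$. Let $V=W/(x,y)W$, a DVR with uniformizer the image of $\pi$, let $\sigma\ge0$, and let $N^*$ and $c$ be as in Proposition~\ref{prop:matrix}. Suppose that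
\begin{itemize}
\item $X,Y\in W$ satisfy $X\equiv x$ and $Y\equiv y\pmod{\pi^cW}$;
\item $N$ is a matrix over $W$ with the same image as $N^*$ over $V/\pi^cV$;
\item $u\in W$ satisfies $uW=\pi^\alpha W$ with $\alpha\ge c$.
\end{itemize}
Then $\pi,X,Y$ are regular parameters of $W$, and $I=I_r(\operatorname{Band}(X,Y)+uN)$ is a prime ideal with $\pi\notin I$.
\end{proposition}

\begin{proof}
We have $(X,Y,\pi^c)W=(x,y,\pi^c)W$, and $(\pi,X,Y)W=\mathfrak m_W$ because $c\ge1$. By Proposition~\ref{prop:deform}(a), $\dim W/I=1$, the element $\pi$ is a nonzerodivisor on $W/I$, so that $\pi\notin I$, and $\ell(W/(I+\pi W))=n$. Let $\mathfrak Q$ be a minimal prime of $I$, let $O$ be the normalization of $W/\mathfrak Q$ with valuation $v$, and let $\varpi$ be the image of $\pi$ in $O$. By Lemma~\ref{lem:criterion} it suffices to show that $n$ divides $v(\varpi)$. We denote the images of $X,Y,u,N$ in $O$ by the same letters; thus $uO=\varpi^\alpha O\ne0$.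

Put $X_0=X/u$ and $Y_0=Y/u$ in the fraction field of $O$. There
\[
\operatorname{Band}(X,Y)+uN=u\bigl(\operatorname{Band}(X_0,Y_0)+N\bigr),
\]
and the maximal minors of the left side vanish because $I\subset\mathfrak Q$. So the maximal minors of $\operatorname{Band}(X_0,Y_0)+N$ vanish. By \eqref{eq:top} for $j=r$ and $j=0$, each of $X_0^r$ and $Y_0^r$ is an $O$-linear combination of monomials $X_0^kY_0^l$ with $k+l<r$. Suppose that $\min(v(X_0),v(Y_0))=-\beta<0$. These monomials have valuation at least $-(r-1)\beta$, while one of $X_0^r$, $Y_0^r$ has valuation $-r\beta$, which is impossible. Hence $X_0,Y_0\in O$, and $X,Y\in\varpi^\alpha O\subset\varpi^cO$.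

It follows that the map $W\to O/\varpi^cO$ factors through
\[
W/(X,Y,\pi^c)W=W/(x,y,\pi^c)W=V/\pi^cV .
\]
This gives a homomorphism $\rho\colon V\to O/\varpi^cO$ that sends $\pi$ to the class of $\varpi$. Since $N$ and $N^*$ have the same image over $V/\pi^cV$, the matrix $\rho(N^*)$ is the image of $N$. So the maximal minors of $\operatorname{Band}(X_0,Y_0)+\rho(N^*)$ vanish in $O/\varpi^cO$, and Proposition~\ref{prop:matrix} shows that $n$ divides $v(\varpi)$.
\end{proof}

\section{A regular ring approximated from $R$}\label{sec:W}

It remains to connect $R$ with a ring $W$ as above. We cannot expect $W$ to be a limit of elements of $R$. The next proposition lists what we need instead: some power of $\pi$ up to a unit, fixed multiples of $x$ and $y$, and a fixed power of the maximal ideal of $V$.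

\begin{proposition}\label{prop:W}
Let $(R,\mathfrak m)$ be a Noetherian local ring with $\dim R\ge3$. There are a complete regular local ring $W$ of dimension $3$ with regular parameters $\pi,x,y$, a ring homomorphism $\varphi\colon R\to W$, an element $z\in\mathfrak m$ and integers $\varepsilon\ge1$, $\kappa\ge0$, $\sigma\ge0$ such that, with $V=W/(x,y)W$ and $\bar\varphi\colon R\to W\to V$, the following hold.
\begin{itemize}
\item[(a)] $\varphi(z)W=\pi^\varepsilon W$.
\item[(b)] $\pi^\kappa x$ and $\pi^\kappa y$ lie in $\varphi(R)+\pi^mW$ for every $m\ge1$.
\item[(c)] $\pi^\sigma V\subset\bar\varphi(R)+\pi^mV$ for every $m\ge1$.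
\end{itemize}
\end{proposition}

The plan is to pass to a complete three-dimensional domain $D$, choose a curve $\operatorname{Spec}D/P$ at whose generic point $D$ is regular, and enlarge $D$ inside the regular ring $D_P$ in two steps. The first step makes the curve regular, and the second makes the ambient ring regular along it. The following example shows the second step.

\begin{example}\label{ex:quadric}
Let $D=k[[\pi,p,q,w]]/(\pi w-pq)$ and $P=(p,q,w)$. Then $D/P=k[[\pi]]=V$, and $D_P$ is regular with parameters $p,q$, since $w=pq/\pi$. The singularity of $D$ shows in the torsion of $P/P^2\cong V^2\oplus V/\pi V$, which is generated by $w$. Adjoin $p'=p/\pi$, $q'=q/\pi$, $w'=w/\pi$. Then $w'=p'q'$, so the third generator is superfluous. After localizing at $(\pi,p',q')$ and completing we obtain $W=k[[\pi,p',q']]$, and $D\to W$ sends $p,q,w$ to $\pi p'$, $\pi q'$, $\pi p'q'$. Here $\kappa=1$, and the maximal ideal of $D$ maps into $\pi W$.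
\end{example}

\begin{proof}[Proof of Proposition~\ref{prop:W}]
\emph{Step 1: the domain $D$.} Let $d=\dim R=\dim\widehat R$, let $\mathfrak N_0\subsetneq\dots\subsetneq\mathfrak N_d$ be a chain of primes of the completion $\widehat R$, and put $D=\widehat R/\mathfrak N_{d-3}$. This complete local domain has dimension at least $3$, and a longer chain in $D$ would give a chain of length greater than $d$ in $\widehat R$; so $\dim D=3$. Its maximal ideal is $\mathfrak m_D=\mathfrak mD$, and $R$ is dense in it:
\begin{equation}\label{eq:dense}
D=(\text{image of }R)+\mathfrak m_D^m\quad\text{for every }m\ge1 .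
\end{equation}

\emph{Step 2: the curve.} The regular locus of $D$ is open by (C2) and contains the prime $(0)$. So $D_\delta$ is regular for some $\delta\ne0$, and after multiplying $\delta$ by a nonzero element of $\mathfrak m_D$ we have $\delta\in\mathfrak m_D$. Let $P$ be the contraction to $D$ of a maximal ideal of $D_\delta$. Then $\delta\notin P$, so $P\ne\mathfrak m_D$, and $(D/P)_\delta$ is a field. Suppose $\dim D/P\ge2$. By Krull's principal ideal theorem the maximal ideal of $D/P$ is the union of the height-one primes, so by prime avoidance there are infinitely many of them. Those that contain the nonzero element $\delta$ are minimal over it, hence finite in number. Any other one yields a nonzero prime of the field $(D/P)_\delta$, which is absurd. So $\dim D/P=1$, and $\operatorname{ht}P=2$ by (C3). As a localization of $D_\delta$, the ring $D_P$ is regular, of dimension $2$.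

Let $K$ be the residue field of $D_P$, which is the fraction field of $D/P$, and write $f\mapsto\bar f$ for the residue map $D_P\to K$. By (C1) the normalization $V_0\subset K$ of $D/P$ is a complete DVR, finite over $D/P$, and $\mathfrak m_D$ maps into $\mathfrak m_{V_0}$. Let $v$ be its valuation. The conductor $\{f\in D/P: fV_0\subset D/P\}$ is an ideal of $V_0$ contained in $D/P$, and it is nonzero because it contains a common denominator of finitely many module generators. So $\mathfrak m_{V_0}^\sigma\subset D/P$ for some $\sigma\ge0$. Since $\mathfrak mD\not\subset P$, there is $z\in\mathfrak m$ whose image in $V_0$ is nonzero; let $\varepsilon\ge1$ be the valuation of this image.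

We shall use twice the following observation. \emph{Let $B$ be a Noetherian ring with $D\subset B\subset D_P$ whose image under the residue map is $V_0$, and let $B'$ be its localization at the prime $\{f\in B:\bar f\in\mathfrak m_{V_0}\}$. Then $B'$ is a Noetherian local subring of $D_P$, the residue map sends $B'$ onto $V_0$ with kernel $P'=B'\cap PD_P$, and $B'_{P'}=D_P$.} Indeed, the inverted elements have unit image in $V_0$, hence nonzero image in $K$, so they are units of $D_P$; this gives the first two claims. From $D\subset B'$ and $P'\cap D=P$ we get $D_P\subset B'_{P'}$, and elements of $B'\setminus P'$ are units of $D_P$, which gives the reverse inclusion.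

\emph{Step 3: making the curve regular.} Write $V_0=\sum_{i}(D/P)\,\bar a_i/\bar s$ with finitely many $a_i\in D$ and with $s\in D\setminus P$. The ring $E=D[a_1/s,a_2/s,\dots]\subset D_P$ has image $V_0$ in $K$. Let $D_1=E'$ be its localization as in the observation, and let $P_1=D_1\cap PD_P$, so that $D_1/P_1=V_0$ and $(D_1)_{P_1}=D_P$. Fix $\pi\in E$ with $\bar\pi$ a uniformizer of $V_0$; it is a unit of $D_P$.

The finitely generated $V_0$-module $P_1/P_1^2$ satisfies $(P_1/P_1^2)\otimes_{V_0}K=PD_P/P^2D_P$, and this space has dimension $2$ because $D_P$ is regular of dimension $2$. Hence $P_1/P_1^2$ is the direct sum of $V_0^2$ and a torsion module. Lift a basis of $V_0^2$ to $p,q\in P_1$ and generators of the torsion module to $w_1,\dots,w_l\in P_1$. By Nakayama's lemma $P_1=(p,q,w_1,\dots,w_l)$, and there is $a\ge0$ with $\pi^aw_i\in P_1^2$ for all $i$. After multiplying $p$ and $q$ by units of $D_1$ we may assume $p,q\in E$.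

\emph{Step 4: making the ambient ring regular.} The torsion generators satisfy equations that are linear on one side and quadratic on the other, so dividing all generators by a high power of $\pi$ turns the coefficient of the linear side into $1$. Let $b=\max(a,v(\bar s),\varepsilon)\ge1$, and put $f'=f/\pi^b\in PD_P$ for $f\in\{p,q,w_1,\dots,w_l\}$. The ring $E_2=D_1[p',q',w_1',\dots,w_l']\subset D_P$ has image $V_0$, since the $f'$ have residue $0$. The kernel of $E_2\to V_0$ is generated by the $f'$: an element of $E_2$ is the sum of some $d_1\in D_1$ and an element of the ideal generated by the $f'$, and it lies in the kernel only if $d_1\in P_1=\sum_fD_1\pi^bf'$. Let $W_0=E_2'$ and $P_2=W_0\cap PD_P$. Then $W_0/P_2=V_0$, $(W_0)_{P_2}=D_P$, and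
\[
P_2=(p',q',w_1',\dots,w_l')W_0,\qquad\mathfrak m_{W_0}=\pi W_0+P_2,\qquad P_1\subset\pi^bP_2 .
\]
Write $\pi^aw_i=Q_i(p,q,w_1,\dots,w_l)$ with a quadratic form $Q_i$ over $D_1$. Dividing by $\pi^{a+b}$ gives $w_i'=\pi^{b-a}Q_i(p',q',w_1',\dots,w_l')\in P_2^2$, because $b\ge a$. So $P_2=(p',q')W_0+P_2^2$, and Nakayama's lemma gives $P_2=(p',q')W_0$ and $\mathfrak m_{W_0}=(\pi,p',q')W_0$. On the other hand,
\[
\dim W_0\ge\operatorname{ht}P_2+\dim W_0/P_2=\dim D_P+\dim V_0=3 .
\]
Hence $W_0$ is regular of dimension $3$. Its completion $W$ is regular with regular parameters $\pi,p',q'$, and $W/(p',q')W=\widehat{V_0}=V_0$. The composite $D\to W\to V_0$ is the residue map. Let $\varphi$ be the composite $R\to D\to W$.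

\emph{Step 5: elements of $D$ seen in $W$.} The inclusion $P_1\subset\pi^bP_2$ has two consequences.
\begin{itemize}
\item[(F1)] $\mathfrak m_D^mW\subset\pi^mW$ for all $m\ge1$. Indeed, if $f\in\mathfrak m_D$, then $\bar f=\bar\pi\bar g$ with $g\in D_1$, and $f-\pi g\in P_1\subset\pi^bW_0\subset\pi W_0$ as $b\ge1$. So $\mathfrak m_DW\subset\pi W$; take $m$-th powers.
\item[(F2)] If $f\in D$ and $j=v(\bar f)\le b$, then $f$ is $\pi^j$ times a unit of $W$. Indeed, $\bar f=\bar\pi^j\bar g$ with $g$ a unit of $D_1$, and $f-\pi^jg=\pi^bw$ with $w\in P_2$. So $f=\pi^j(g+\pi^{b-j}w)$, and the second factor is a unit.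
\end{itemize}
Since $\varepsilon\le b$, (F2) applied to the image of $z$ in $D$ gives (a). Since $v(\bar s)\le b$, it also gives $s=\theta\pi^{v(\bar s)}$ in $W$ with $\theta\in W^\times$. As $p,q\in E$, there is $t\ge0$ with $s^tp,s^tq\in D$. Put
\[
\kappa=t\,v(\bar s)+b,\qquad x=\theta^tp',\qquad y=\theta^tq' .
\]
Then $\pi,x,y$ are regular parameters of $W$, we have $V=W/(x,y)W=V_0$, and in $W$
\[
s^tp=\theta^t\pi^{t v(\bar s)}\pi^bp'=\pi^\kappa x,\qquad s^tq=\pi^\kappa y .
\]
By \eqref{eq:dense} the elements $s^tp$ and $s^tq$ of $D$ are congruent modulo $\mathfrak m_D^m$ to images of elements of $R$, and (F1) turns these into congruences modulo $\pi^mW$. This proves (b). For (c), an element of $\pi^\sigma V\subset D/P$ is $\bar f$ for some $f\in D$. By \eqref{eq:dense}, $f$ is congruent modulo $\mathfrak m_D^m$ to the image of an element of $R$, and $\mathfrak m_D^m$ maps into $\pi^mV$.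
\end{proof}

That the error in (b) is a multiple of $\pi^m$, and not merely an element of $\mathfrak m_W^m$, is what allows us to divide an approximation of $\pi^\kappa x$ by $\pi^\kappa$.

\section{Proof of Theorem~\ref{thm:main}}\label{sec:proof}

The order of the choices matters. The data $W,\pi,x,y,V,\varphi,z,\varepsilon,\kappa,\sigma$ of Proposition~\ref{prop:W} depend only on $R$. The matrix $N^*$ and the precision $c$ of Proposition~\ref{prop:matrix} depend in addition on $r$. The exponent $\alpha$ is chosen last, and it can be made as large as we like because, by Proposition~\ref{prop:W}(a), the powers of $z$ supply high powers of $\pi$ from $R$. Choose $B\ge1$ such that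
\[
\alpha=\varepsilon B-\kappa\ge\max(c,\kappa r+1),
\]
and let $u\in W$ be defined by $\varphi(z)^B=\pi^\kappa u$, so that $uW=\pi^\alpha W$.

By Proposition~\ref{prop:W}(b) with $m=\kappa+c$, there are $x_R,y_R\in R$ with $\varphi(x_R)=\pi^\kappa X$ and $\varphi(y_R)=\pi^\kappa Y$, where $X\equiv x$ and $Y\equiv y\pmod{\pi^cW}$. The entries of $N^*$ lie in $\pi^\sigma V$, so by Proposition~\ref{prop:W}(c) there is a matrix $N_R$ over $R$ such that $N=\varphi(N_R)$ has the same image as $N^*$ over $V/\pi^cV$. Put
\[
M_R=\operatorname{Band}(x_R,y_R)+z^BN_R,\qquad M=\operatorname{Band}(X,Y)+uN .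
\]
Then $\varphi(M_R)=\pi^\kappa M$. Since $\alpha\ge c$, Proposition~\ref{prop:stable} shows that $\pi,X,Y$ are regular parameters and that $I=I_r(M)$ is a prime ideal with $\pi\notin I$.

Let $\mathfrak p=\varphi^{-1}(I)$, a prime ideal of $R$. As $\varphi(z)W=\pi^\varepsilon W\not\subset I$, the element $z\in\mathfrak m$ is not in $\mathfrak p$, so $\mathfrak p\ne\mathfrak m$. From $\varphi(\Delta_j(M_R))=\pi^{\kappa r}\Delta_j(M)\in I$ we see that the maximal minors of $M_R$ lie in $\mathfrak p$, and that
\[
\pi^{\kappa r}I=\varphi(I_r(M_R))W\subset\varphi(\mathfrak p)W\subset I .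
\]
The entries of $uN$ lie in $\pi^\alpha W$ and $\kappa r<\alpha$, so Proposition~\ref{prop:deform}(b) gives $\mu(\varphi(\mathfrak p)W)\ge r+1$. The ideal $\varphi(\mathfrak p)W$ is generated by the images of generators of $\mathfrak p$. Hence $\mu(\mathfrak p)\ge r+1>r$, and Theorem~\ref{thm:main} is proved.

\begin{remark}\label{rem:hyp}
The hypothesis $\dim R\ge3$ is used only to obtain $\dim D=3$ and hence $\operatorname{ht}P=2$. This provides two parameters $X,Y$ along the curve, and with them the $r+1$ generators of $(X,Y)^r$; with a single parameter the ideal $(X)^r$ is principal. By Corollary~\ref{cor:bounded} the hypothesis cannot be weakened. The ring $R$ enters only through the equality $\mathfrak m_D=\mathfrak mD$ and the density \eqref{eq:dense}, while (C1)--(C3) are applied to the complete rings $D$, $D/P$ and $W/\mathfrak Q$. This is why no excellence assumption on $R$ is needed, and why the kernel of $\varphi$ plays no role. No coefficient field is chosen in the proof, and the characteristic matters only for the separability of $h$.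
\end{remark}

\begin{thebibliography}{9}

\bibitem{SQ}
\emph{Sally's question and a conjecture of Shimoda} (Q2843355),
\texttt{https://mardi.schubotz.org/wiki/Item:Q2843355}.

\end{thebibliography}
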